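# A space with the Moving Off Property whose function space is meager

Throughout, all spaces are completely regular (Tychonoff), $\omega=\{0,1,2,\dots\}$, and "almost all" means "all but finitely many". For a space $X$, $C_k(X)=C_k(X,\mathbb R)$ is the set $C(X)$ of continuous real functions on $X$ with the compact-open topology. Its basic neighborhoods are
$$[f,C,\varepsilon]=\{g\in C(X): |g(x)-f(x)|<\varepsilon\ \text{for all }x\in C\},\qquad C\subseteq X\text{ compact},\ \varepsilon>0 .$$
A space is *Baire* if the intersection of any countably many dense open subsets is dense. It is *meager in itself* if it is a countable union of nowhere dense subsets.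

## 1. Hemicompact spaces whose topology is determined by compact sets

We ask when $C_k(X)$ is a Baire space, and start with a class where the answer is easy. A space $X$ is *hemicompact* if there are compact sets $A_0\subseteq A_1\subseteq\cdots$ such that every compact subset of $X$ is contained in some $A_m$. Since points are compact, $X=\bigcup_mA_m$. For example, $\mathbb R$ is hemicompact with $A_m=[-m,m]$. Suppose moreover that compact sets determine the topology:

(k) a set $O\subseteq X$ is open as soon as $O\cap A_m$ is open in $A_m$ for every $m$.

**Proposition 1.** Let $X$ be hemicompact, witnessed by $(A_m)$, and let (k) hold. Then: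

1. $C_k(X)$ is completely metrizable, hence Baire.
2. Let $\mathcal K$ be a collection of nonempty compact sets such that every compact set is disjoint from some member of $\mathcal K$. Then there are distinct $K_0,K_1,\dots\in\mathcal K$ and open $U_t\supseteq K_t$ such that every point of $X$ has a neighborhood meeting $U_t$ for at most one $t$.

**Proof of 1.** Consider $f\mapsto (f|_{A_m})_m$, from $C_k(X)$ into $\prod_m C(A_m)$, a countable product of Banach spaces with sup norms. It is injective, since $X=\bigcup_m A_m$. It is an embedding: a compact $C$ lies in some $A_m$, so $[f,C,\varepsilon]\supseteq[f,A_m,\varepsilon]$, and the sets $[f,A_m,\varepsilon]$ are exactly given by the sup norm on $A_m$. Its image is the set of all sequences $(f_m)$ with $f_{m+1}|_{A_m}=f_m$ for all $m$. Indeed, such a sequence defines a function $f$ on $X$ with $f|_{A_m}=f_m$. For $I\subseteq\mathbb R$ open, $f^{-1}(I)\cap A_m=f_m^{-1}(I)$ is open in $A_m$, so $f^{-1}(I)$ is open by (k). The compatibility conditions are closed, so $C_k(X)$ is homeomorphic to a closed subspace of a completely metrizable space. Now apply the Baire category theorem.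

**Proof of 2.** Let $m_0=0$. Given $m_t$, choose $K_t\in\mathcal K$ disjoint from $A_{m_t}$, and $m_{t+1}>m_t$ with $K_t\subseteq A_{m_{t+1}}$. The $K_t$ are nonempty and pairwise disjoint, hence distinct. Let $f_0=0$ on $A_{m_0}$. Given a continuous $f_t$ on $A_{m_t}$, the function equal to $f_t$ on $A_{m_t}$ and to $t$ on $K_t$ is continuous on the union of these two disjoint compact sets. By Tietze's theorem it extends to a continuous $f_{t+1}$ on the compact space $A_{m_{t+1}}$. The union $f$ of the $f_t$ is continuous on every $A_m$, so it is continuous on $X$ by (k). Let $U_t=\{x:|f(x)-t|<\frac13\}\supseteq K_t$. If the neighborhood $\{z:|f(z)-f(x)|<\frac16\}$ of $x$ meets both $U_t$ and $U_{t'}$, then $|t-t'|<\frac13+\frac16+\frac16+\frac13=1$, so $t=t'$. $\square$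

Both halves used (k) in the same place: a function that is continuous on each $A_m$ is continuous on $X$. What changes when (k) is dropped? Do the two conclusions stay together, or can one survive without the other?

## 2. The Moving Off Property and the question

The second conclusion has a name.

**Definition.** A collection $\mathcal K$ of nonempty compact subsets of $X$ is *moving off* if every compact subset of $X$ is disjoint from some member of $\mathcal K$. A family $(U_i)$ of sets is *discrete* if every point of $X$ has a neighborhood meeting $U_i$ for at most one index $i$. The space $X$ has the *Moving Off Property* (MOP) if every moving off collection $\mathcal K$ contains an infinite subcollection with a discrete open expansion: there are infinitely many distinct $K_1,K_2,\dots\in\mathcal K$ and open $U_i\supseteq K_i$ with $(U_i)$ discrete.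

For example, in $\mathbb R$ the intervals $[n,n+1]$ form a moving off collection. The members $[3i,3i+1]$ have the discrete expansion $U_i=(3i-\frac13,3i+\frac43)$, because consecutive $U_i$ are $\frac43$ apart and so an interval of length $1$ meets at most one of them. If $X$ is compact (and nonempty), no collection is moving off, because no nonempty member is disjoint from $X$ itself. So the MOP holds vacuously, and $C_k(X)$ is a Banach space, hence Baire.

Two results relate the two properties.

(a) (Gruenhage and Ma) If $X$ is locally compact or first-countable, the following are equivalent: (1) $C_k(X)$ is Baire; (2) $X$ has the Moving Off Property.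

(b) The implication (1) $\Rightarrow$ (2) holds for every completely regular space $X$.

The problem, taken from the post at https://mathoverflow.net/posts/294323/revisions, is to prove or disprove that (1) $\Leftrightarrow$ (2) for every completely regular $X$. By (b) only (2) $\Rightarrow$ (1) is at stake, and it fails.

**Theorem 1 (ZFC).** There is a countable zero-dimensional $T_1$ (hence Tychonoff) hemicompact space $X$ which has the Moving Off Property, but for which $C_k(X)$ has dense open subsets $G_0,G_1,\dots$ with $\bigcap_NG_N=\emptyset$. In particular $C_k(X)$ is not Baire; it is even meager in itself.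

The last sentence follows from the first: the sets $C_k(X)\setminus G_N$ are closed and nowhere dense, and they cover $C_k(X)$.

There are also complements. The *game version* of the MOP is as follows. On a noncompact $X$, in round $n$ player $K$ plays a compact $K_n$ and player $L$ answers with a nonempty compact $L_n$ with $L_n\cap K_n=\emptyset$. Player $K$ wins iff there are open $U_n\supseteq L_n$ with $(U_n)_n$ discrete as an indexed family. The game version of the MOP says that $L$ has no winning strategy. A space is of *pointwise countable type* if every point lies in a compact set $K$ having a countable base $U_0\supseteq U_1\supseteq\cdots$ of open neighborhoods, meaning that every open set containing $K$ contains some $U_n$. First-countable and locally compact spaces are of this type.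

**Theorem 2.** (i) For every noncompact Tychonoff $X$, the MOP is equivalent to its game version. (ii) A space of pointwise countable type with the MOP is locally compact; hence, by (a) and (b), "$C_k(X)$ Baire $\Leftrightarrow$ MOP" holds for all spaces of pointwise countable type. (iii) For the space $X$ constructed below for Theorem 1, $C_k(X)$ is separable metrizable, and $C_k(X,\{0,1\})$ is also meager in itself.

Two facts will be used repeatedly.

(F1) A compact set meets only finitely many members of a discrete family. It is covered by finitely many open sets, each meeting at most one member.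

(F2) Every continuous real function on a compact $C\subseteq X$ extends continuously to $X$. Apply Tietze's theorem to $C\subseteq\beta X$ and restrict to $X$.

Note also that the members of a discrete family are pairwise disjoint.

## 3. Compact sets with a countable neighborhood base

This section proves Theorem 2(ii). It shows where a counterexample cannot be found.

**Proposition 2.** Let $X$ be noncompact with the MOP, and let $K\subseteq X$ be a nonempty compact set with a countable base $U_0\supseteq U_1\supseteq\cdots$ of open neighborhoods. Then $K$ has a compact neighborhood.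

**Proof.** Since $X$ is not compact, every compact set misses some singleton, so the collection of singletons is moving off. By the MOP there are distinct points $d_0,d_1,\dots$ with a discrete open expansion. Suppose $K$ has no compact neighborhood. Then the collection
$$\{\{d_n,y\}:n\in\omega,\ y\in U_n\}$$
is moving off: given a compact $C$, choose $n$ with $d_n\notin C$ by (F1). Since $U_n\not\subseteq C$ (otherwise $C$ would be a compact neighborhood of $K$), choose $y\in U_n\setminus C$. The MOP gives infinitely many members $\{d_{n_i},y_i\}$, with $y_i\in U_{n_i}$, that have a discrete open expansion. They are pairwise disjoint, so the $n_i$ are distinct. By (F1), $K$ meets only finitely many of them; discard these. The remaining points $y_i$ form a set $Y$ disjoint from $K$. It is closed: every point of $X$ has a neighborhood containing at most one $y_i$, and points are closed. So $X\setminus Y\supseteq U_n$ for some $n$. But $n_i\ge n$ for some $i$, and then $y_i\in U_{n_i}\subseteq U_n$, a contradiction. $\square$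

For example, $\mathbb Q$ does not have the MOP: the point $0$ has a countable base and no compact neighborhood, since a compact subset of $\mathbb Q$ is closed in $\mathbb R$ and so cannot contain all rationals of an interval.

**Proof of Theorem 2(ii).** Let $X$ be of pointwise countable type with the MOP. If $X$ is compact, it is locally compact. If not, every point lies in a compact $K$ as in Proposition 2, so every point has a compact neighborhood, and $X$ is locally compact. Now for $X$ of pointwise countable type: if $C_k(X)$ is Baire, then $X$ has the MOP by (b). If $X$ has the MOP, then $X$ is locally compact, and $C_k(X)$ is Baire by (a). $\square$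

## 4. Nested neighborhoods and the continuity of the limit

Here is the direct attempt at (2) $\Rightarrow$ (1), for a hemicompact $X$. Let $G_0,G_1,\dots$ be dense open in $C_k(X)$, and let a basic neighborhood $[f_0,C_0,\varepsilon_0]$ be given. Recursively, choose $f_{n+1}\in G_n\cap[f_n,C_n,\varepsilon_n]$. This set is open, so there are a compact $C_{n+1}\supseteq C_n\cup A_{n+1}$ and $\varepsilon_{n+1}\le\varepsilon_n/2$ such that every $g\in C(X)$ with $|g-f_{n+1}|\le\varepsilon_{n+1}$ on $C_{n+1}$ lies in $G_n\cap[f_n,C_n,\varepsilon_n]$. On each $C_m$ the functions $f_n$ converge uniformly. The limit $f$ is defined on $\bigcup_n C_n=X$, is continuous on every $A_m$, and satisfies $|f-f_n|\le\varepsilon_n$ on $C_n$. If $f$ is continuous on $X$, then $f\in[f_0,C_0,\varepsilon_0]\cap\bigcap_nG_n$.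

The attempt stops exactly at the continuity of $f$ on $X$. Under (k) it is automatic. Without (k), continuity on every $A_m$ is not enough, and the values of $f$ on $A_{m+1}\setminus A_m$ are dictated by the open sets $G_n$. So we look for a hemicompact space in which (k) fails, if possible at one point only.

## 5. A countable space and two extreme topologies at its base point

Let $\omega+1=\omega\cup\{\infty\}$ be the convergent sequence, with $\infty$ larger than every integer. Let $X$ be the countable set of all $\sigma:\omega\to\omega+1$ with $\sigma(k)=\infty$ for almost all $k$. Let $p\in X$ be the constant $\infty$, and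
$$A_m=\{\sigma\in X:\sigma(k)=\infty\text{ for all }k\ge m\}.$$
Give $A_m$ the compact metrizable topology of $(\omega+1)^m$. Then $A_{m+1}=A_m\times(\omega+1)$, and $A_m$, identified with $A_m\times\{\infty\}$, is a closed subspace of $A_{m+1}$. Also $A_0=\{p\}$ and $X=\bigcup_mA_m$. Call $O\subseteq X$ *$Z$-open* (*$Z$-clopen*) if $O\cap A_m$ is open (clopen) in $A_m$ for every $m$. The $Z$-open sets form a topology; write $Z$ for $X$ with it.

**Lemma 1 (boxes).** Let $x\in A_{m_0}$ and let $O\ni x$ be $Z$-open. Then there is a function $h:\omega\to\omega$ such that the set
$$B=\{\sigma\in X:\ \sigma(k)=x(k)\text{ if }x(k)<\infty,\ \ \sigma(k)\ge h(k)\text{ if }x(k)=\infty\}$$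
is $Z$-clopen and $x\in B\subseteq O$.

**Proof.** Choose $h(k)$ for $k<m_0$ so that $B_{m_0}=\{\sigma\in A_{m_0}:\sigma(k)=x(k)\text{ if }x(k)<\infty,\ \sigma(k)\ge h(k)\text{ otherwise, for }k<m_0\}$ is contained in $O$. This is possible because $O\cap A_{m_0}$ is open in $A_{m_0}$. Suppose a compact $B_m\subseteq O\cap A_m$ is given, $m\ge m_0$. Then $B_m\times\{\infty\}$ lies in the open subset $O\cap A_{m+1}$ of $A_m\times(\omega+1)$, so by the tube lemma there is $h(m)$ with $B_{m+1}:=B_m\times[h(m),\infty]\subseteq O$; this set is compact. Let $B$ be defined from the resulting $h$. For $m\ge m_0$ we have $B\cap A_m=B_m$, because the conditions at coordinates $\ge m$ read $\sigma(k)\ge h(k)$ and hold for $\sigma(k)=\infty$. So $B\subseteq O$ and $x\in B$. For $m\ge m_0$ the set $B_m$ is a product of clopen sets, so it is clopen in $A_m$. For $m<m_0$, $B\cap A_m=B_{m_0}\cap A_m$ is clopen in $A_m$. $\square$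

Points are $Z$-closed, so $Z$ is $T_1$ and, by Lemma 1, zero-dimensional, hence Tychonoff. Each $A_m$ keeps its product topology, because a relatively open subset of $A_m$ is the trace of a $Z$-open set: $A_m$ is compact in $Z$, which is Hausdorff, and the identity from the product topology to the subspace topology is a continuous bijection. A compact subset of $Z$ lies in some $A_m$. Otherwise it would contain points $y_t\notin A_{t}$ forming an infinite set which meets each $A_m$ in a finite set; all subsets of that set are $Z$-closed, so it is an infinite closed discrete subset of a compact set. Thus $Z$ falls under Proposition 1: *$Z$ has the MOP and $C_k(Z)$ is Baire.* We shall coarsen $Z$ at the single point $p$. For $n,b\in\omega$ put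
$$F_{n,b}=\{\sigma\in X:\exists k<n\ \ \sigma(k)<b\}.$$
Then $p\notin F_{n,b}$, and $F_{n,b}$ is $Z$-clopen: on $A_m$ it is a finite union of conditions $\sigma(k)<b$, $k<\min(n,m)$, which are clopen.

**The coarsest candidate fails.** Suppose we declare $O$ open iff $O$ is $Z$-open and, if $p\in O$, then $O\supseteq X\setminus F_{n,b}$ for some $n,b$. (The proof of Lemma 3 below, read with $S=\emptyset$ throughout, shows that this is a zero-dimensional $T_1$ space.) The sets $V_n=X\setminus F_{n,n}$ are a countable base at $p$. The point $p$ has no compact neighborhood. Otherwise some $V_n$, being closed, would be compact. It contains the points $\sigma_i$, $i>n$, given by $\sigma_i(n)=n$, $\sigma_i(i)=0$, and $\sigma_i=\infty$ elsewhere. Any set $E$ of these points meets each $A_m$ in a finite set, so $X\setminus E$ is $Z$-open, and $X\setminus E\supseteq V_{n+1}$ since $\sigma_i(n)<n+1$. So all such $E$ are closed, and $V_n$ contains an infinite closed discrete set, a contradiction. In particular the space is not compact, and by Proposition 2 it does not have the MOP.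

So the neighborhoods of $p$ must lie strictly between these extremes, and there must be uncountably many essentially different ones. To see which are needed, put for $a<b$
$$P_{[a,b)}=\{\sigma\in A_b:\exists k\in[a,b)\ \ \sigma(k)<b\}.$$
Sets that escape from the $A_m$ are caught by sets of this form:
$$\text{if }K\subseteq A_m\text{ is nonempty compact and }K\cap A_n=\emptyset,\text{ then }K\subseteq P_{[n,n')}\text{ for some }n'>n. \tag{1}$$
Indeed $m>n$, since otherwise $K\subseteq A_m\subseteq A_n$. The sets $\{\sigma\in A_m:\exists k\in[n,m)\ \sigma(k)<b\}$, $b\in\omega$, are open in $A_m$, increase with $b$, and cover $A_m\setminus A_n$. So one of them contains $K$. With $n'=\max(m,b)$ we get $K\subseteq P_{[n,n')}$.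

Hence a sequence of compact sets moving away from the $A_m$ is subordinate to a sequence $n_0<n_1<\cdots$ with $K_t\subseteq P_{[n_t,n_{t+1})}$. To have the MOP, it suffices to have, for each such sequence, a closed set not containing $p$ which swallows infinitely many of the $P_{[n_t,n_{t+1})}$ in separate pieces. We attach such a closed set to a set $D\subseteq\omega$, with one piece for each interval of $D$, and need $D\supseteq[n_t,n_{t+1})$ for infinitely many $t$. On the other hand, finitely many of the sets $D$ must never come near to covering $\omega$, so that there remains room for destroying Baireness.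

## 6. Coinfinite sets that swallow intervals from every partition

Write $u\le^*v$ if $u(k)\le v(k)$ for almost all $k$. Let $\mathfrak b$ be the least size of a $\le^*$-unbounded subset of $\omega^\omega$, and $\mathfrak d$ the least size of a $\le^*$-dominating subset. So any family of fewer than $\mathfrak b$ functions is $\le^*$-bounded. We recall that $\omega_1\le\mathfrak b\le\mathfrak d$. The first inequality holds since countably many functions $g_0,g_1,\dots$ are bounded by $v(n)=\max_{i\le n}g_i(n)$. The second holds since a dominating family is unbounded: if $v$ bounded it, then $v+1$ would not be dominated.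

**Lemma 2.** There are sets $D_\alpha\subseteq\omega$ $(\alpha<\mathfrak b)$ such that

(D1) $\omega\setminus\bigcup_{\beta\in S}D_\beta$ is infinite for every finite $S\subseteq\mathfrak b$;

(D2) for all $n_0<n_1<\cdots$ in $\omega$ there is $\alpha$ with $[n_t,n_{t+1})\subseteq D_\alpha$ for infinitely many $t$.

Countably many sets cannot do this. Given $D_0,D_1,\dots$ with (D1), choose $n_{t+1}>n_t$ so large that $[n_t,n_{t+1})$ contains a point outside $D_0\cup\dots\cup D_t$. Then for each $i$, no interval with $t\ge i$ is contained in $D_i$. This is why $\mathfrak b$ enters.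

**Proof, case $\mathfrak b<\mathfrak d$.** Let $\{u_\alpha:\alpha<\mathfrak b\}$ be unbounded. Recursively choose nondecreasing $g_\alpha$ with $u_\alpha\le^*g_\alpha$ and $g_\beta\le^*g_\alpha$ for all $\beta<\alpha$. At each step fewer than $\mathfrak b$ functions have to be bounded, and a bound may be replaced by its running maximum. Then $\{g_\alpha\}$ is unbounded, since a bound would also bound the $u_\alpha$. It is not dominating, as $\mathfrak b<\mathfrak d$. So there is $e\in\omega^\omega$ such that $\{n:e(n)>g_\alpha(n)\}$ is infinite for every $\alpha$. Put $D_\alpha=\{n:e(n)\le g_\alpha(n)\}$.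

For (D1), let $\beta<\alpha$. A point of $D_\beta\setminus D_\alpha$ satisfies $g_\alpha(n)<e(n)\le g_\beta(n)$, so $D_\beta\setminus D_\alpha$ is finite. Hence for $S\ne\emptyset$ the union $\bigcup_{\beta\in S}D_\beta$ differs from $D_{\max S}$ by a finite set, and $\omega\setminus D_{\max S}$ is infinite. For $S=\emptyset$ there is nothing to prove.

For (D2), suppose it fails for $(n_t)$. Let $w_t=\max\{e(i):n_t\le i<n_{t+1}\}$. For each $\alpha$ and almost all $t$ there is $i\in[n_t,n_{t+1})$ outside $D_\alpha$, so $w_t\ge e(i)>g_\alpha(i)\ge g_\alpha(n_t)$. Put $v(n)=w_t$ for $n_{t-1}<n\le n_t$ and $v(n)=w_0$ for $n\le n_0$. For almost all $n$, with $t$ the index belonging to $n$, $g_\alpha(n)\le g_\alpha(n_t)<w_t=v(n)$. So $g_\alpha\le^*v$ for all $\alpha$, contradicting unboundedness.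

**Proof, case $\mathfrak b=\mathfrak d$.** Let $\{d_\alpha:\alpha<\mathfrak b\}$ be dominating. Suppose $D_\beta$ $(\beta<\alpha)$ are constructed so that (D1) holds for all finite $S\subseteq\alpha$. For such $S$ let $e_S(k)=\min\{i>k:i\notin\bigcup_{\beta\in S}D_\beta\}$ (so $e_\emptyset(k)=k+1$). Since $|\alpha|<\mathfrak b$ and $\mathfrak b$ is uncountable, these are fewer than $\mathfrak b$ functions. Choose $g$ with $e_S\le^*g$ for all of them. Let
$$q_0=0,\qquad q_{t+1}=\max(q_t,g(q_t),d_\alpha(q_t))+1,\qquad D_\alpha=\bigcup_t[q_{2t},q_{2t+1}).$$

For (D1) for finite subsets of $\alpha+1$, only sets $S\cup\{\alpha\}$ with $S\subseteq\alpha$ finite are new. For almost all $t$,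
$$q_{2t+1}<e_S(q_{2t+1})\le g(q_{2t+1})<q_{2t+2}.$$
So $e_S(q_{2t+1})$ lies in a gap of $D_\alpha$ and outside $\bigcup_{\beta\in S}D_\beta$. Different $t$ give different points. At limit stages, and for $\mathfrak b$ itself, (D1) is inherited, because a finite subset of a limit ordinal is contained in a smaller ordinal.

For (D2), given $(n_t)$ let $\nu(k)=n_{t+1}$, where $t$ is least with $n_t\ge k$. Choose $\alpha$ with $\nu\le^*d_\alpha$. For almost all $t$, $\nu(q_{2t})\le d_\alpha(q_{2t})<q_{2t+1}$. So for the least $t'$ with $n_{t'}\ge q_{2t}$ we have $[n_{t'},n_{t'+1})\subseteq[q_{2t},q_{2t+1})\subseteq D_\alpha$. Different $t$ give different $t'$. $\square$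

Fix such sets $D_\alpha$. For finite nonempty $S\subseteq\mathfrak b$ put
$$e_S(k)=\min\Big\{i>k:\ i\notin\bigcup_{\beta\in S}D_\beta\Big\},$$
which exists by (D1). If $\emptyset\ne S'\subseteq S$, then $e_{S'}\le e_S$. A *component* of $D_\alpha$ is a maximal interval $J=[a_J,b_J)\subseteq D_\alpha$. Components are finite by (D1), and $b_J=e_{\{\alpha\}}(k)$ for every $k\in J$. For instance, if $D_\alpha$ begins $0,1,4,5,6$ and omits $2,3,7$, its first components are $[0,2)$ and $[4,7)$, and $e_{\{\alpha\}}(4)=e_{\{\alpha\}}(6)=7$.

For each $\alpha$ there are fewer than $\mathfrak b$ finite sets $S\subseteq\alpha+1$, so the functions $e_S$ with $\max S=\alpha$ have a common $\le^*$-bound. Add $1$ to it and take the maximum with $e_{\{\alpha\}}$. This gives $h_\alpha\in\omega^\omega$ with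

(h1) $h_\alpha(k)\ge e_{\{\alpha\}}(k)$ for all $k$;

(h2) for every finite $S$ with $\max S=\alpha$: $h_\alpha(k)>e_S(k)$ for almost all $k$.

## 7. The topology $\tau$

For a component $J$ of $D_\alpha$ put
$$W^\alpha_J=\{\sigma\in X:\ \exists k\in J\ \ \sigma(k)<b_J,\ \text{ and }\ \sigma(k)\ge h_\alpha(k)\text{ for all }k\ge b_J\},\qquad W^\alpha=\bigcup_JW^\alpha_J .$$
The first clause catches points with a small value in $J$. The second asks for large values to the right of $J$; it will make the pieces disjoint (Lemma 4), and in Section 10 it is what catches the function $f$. In the example $J=[4,7)$: the point with value $0$ at $5$ and $\infty$ elsewhere is in $W^\alpha_J$; if we also give it a finite value $r$ at $9$, it is in $W^\alpha_J$ iff $r\ge h_\alpha(9)$.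

None of the sets $W^\alpha_J$ contains $p$. On $A_m$, membership in $W^\alpha_J$ depends only on the coordinates $<m$, through finitely many clopen conditions, since $\infty\ge h_\alpha(k)$ always. Moreover $W^\alpha_J\cap A_m=\emptyset$ if $a_J\ge m$. So for fixed $\alpha$ only finitely many $W^\alpha_J$ meet $A_m$, and every union $\bigcup_{J\in\mathcal J}W^\alpha_J$ is $Z$-clopen. For $n,b\in\omega$ and finite $S\subseteq\mathfrak b$ let
$$V(n,b,S)=X\setminus\Big(F_{n,b}\cup\bigcup_{\beta\in S}W^\beta\Big),$$
a $Z$-clopen set containing $p$.

**Definition of $\tau$.** A set $O\subseteq X$ is open iff it is $Z$-open and, if $p\in O$, then $O\supseteq V(n,b,S)$ for some $n,b,S$.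

This is a topology, since $V(n,b,S)\cap V(n',b',S')\supseteq V(\max(n,n'),\max(b,b'),S\cup S')$. Every $Z$-open set omitting $p$ is open. From now on $X$ carries $\tau$.

**Lemma 3.** $X$ is $T_1$ and zero-dimensional (hence Tychonoff), and $\tau$ induces on each $A_m$ the product topology; in particular $A_m$ is compact in $X$.

**Proof.** *$T_1$.* Let $x\ne p$ and take $k$ with $x(k)<\infty$. Then $x\in F_{k+1,x(k)+1}$, so $V(k+1,x(k)+1,\emptyset)$ misses $x$. So the $Z$-open set $X\setminus\{x\}$ is open. Also $X\setminus\{p\}$ is $Z$-open and omits $p$, so it is open.

*Clopen base at $p$.* The sets $V(n,b,S)$ are $Z$-open and contain themselves, so they are open. Their complements are $Z$-open and omit $p$, so they are open too. By definition of $\tau$ they form a base at $p$.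

*Clopen base at $x\ne p$.* Let $x$ lie in an open, hence $Z$-open, set $O$, and take $B$ from Lemma 1. Fix $k$ with $x(k)<\infty$. Every $\sigma\in B$ has $\sigma(k)=x(k)$, so $B\subseteq F_{n,b}$ with $n=k+1$, $b=x(k)+1$; in particular $p\notin B$. As $B$ is $Z$-open and omits $p$, it is open. Its complement is $Z$-open and contains $V(n,b,\emptyset)$, so it is open. So $B$ is $\tau$-clopen with $x\in B\subseteq O$.

*Traces.* Open sets are $Z$-open, so the identity from $A_m$ with the product topology to $(A_m,\tau)$ is a continuous bijection from a compact space onto a Hausdorff space, hence a homeomorphism. $\square$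

**Lemma 4.** For each $\alpha$, $\{W^\alpha_J:J\text{ a component of }D_\alpha\}$ is a discrete family of pairwise disjoint open sets in $X$.

**Proof.** The sets are $Z$-open and omit $p$, so they are open. *Disjoint:* let $J,J'$ be components with $b_J\le a_{J'}$, and suppose $\sigma\in W^\alpha_J\cap W^\alpha_{J'}$. Some $k\in J'$ has $\sigma(k)<b_{J'}$. But $k\ge b_J$, so $\sigma(k)\ge h_\alpha(k)\ge e_{\{\alpha\}}(k)=b_{J'}$ by (h1), a contradiction. *Discrete:* a point of $W^\alpha_J$ has the neighborhood $W^\alpha_J$, which meets only one member. Any other point has the neighborhood $X\setminus W^\alpha=V(0,0,\{\alpha\})$, which meets none. $\square$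

## 8. The compact sets of $X$ and the Moving Off Property

The sets $P$ and $W$ fit together as follows:
$$\text{if }[n,n')\subseteq J\text{ for a component }J\text{ of }D_\alpha,\text{ then }P_{[n,n')}\subseteq W^\alpha_J. \tag{2}$$
Indeed, if $\sigma\in P_{[n,n')}$, then some $k\in[n,n')\subseteq J$ has $\sigma(k)<n'\le b_J$, and $\sigma(i)=\infty$ for all $i\ge b_J\ge n'$.

The next consequence of (D2) is used twice:
$$\text{for all }n_0<n_1<\cdots\text{ there are }\alpha,\text{ an infinite }T\subseteq\omega,\text{ and distinct components }J_t\supseteq[n_t,n_{t+1})\ (t\in T)\text{ of }D_\alpha. \tag{3}$$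
By (D2) there are $\alpha$ and infinitely many $t$ with $[n_t,n_{t+1})$ contained in $D_\alpha$, hence in a component $J_t$. A component is finite, so it contains only finitely many of these intervals, and we can pass to an infinite set of $t$ on which the $J_t$ are distinct.

**Lemma 5.** Every compact $C\subseteq X$ is contained in some $A_m$. So $X$ is hemicompact.

**Proof.** Suppose not. Let $n_0=0$. Given $n_t$, choose $y_t\in C\setminus A_{n_t}$ and, by (1) applied to $\{y_t\}$, an $n_{t+1}>n_t$ with $y_t\in P_{[n_t,n_{t+1})}$. Take $\alpha,T,J_t$ from (3). By (2), $y_t\in W^\alpha_{J_t}$ for $t\in T$. So $C$ meets infinitely many members of a discrete family (Lemma 4), contradicting (F1). $\square$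

So $X$ and $Z$ have the same sets $A_m$ as cofinal compact sets. Since $\tau$ is coarser than the topology of $Z$, $C_k(X)$ is a topological subspace of $C_k(Z)$. By (F2) for $X$ it is dense there.

**$X$ has the MOP.** Let $\mathcal K$ be moving off. Put $n_0=0$. Given $n_t$, choose $K_t\in\mathcal K$ with $K_t\cap A_{n_t}=\emptyset$. By Lemma 5, $K_t\subseteq A_m$ for some $m$, so by (1) there is $n_{t+1}>n_t$ with $K_t\subseteq P_{[n_t,n_{t+1})}$. Take $\alpha,T,J_t$ from (3). By (2) and Lemma 4, the sets $W^\alpha_{J_t}\supseteq K_t$, $t\in T$, form a discrete open expansion. These $K_t$ are nonempty and pairwise disjoint, hence distinct. $\square$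

## 9. Dense open sets that record a modulus

It remains to find the sets $G_N$. The functions in $G_N$ will have, on some $A_m$ with $m>N$, a clopen "high part" $s$, together with some further high points outside $A_m$. How many further points there are is tied to how finely $s$ is described.

**Definition.** For $\sigma\in X$ and $c\in\omega$, let $(\sigma\wedge c)(k)=\sigma(k)$ if $\sigma(k)<c$, and $(\sigma\wedge c)(k)=\infty$ otherwise. For $s$ clopen in $A_m$, $c$ is a *modulus* of $s$ if for all $\sigma\in A_m$: $\sigma\in s\Leftrightarrow\sigma\wedge c\in s$.

For example, $s=\{\sigma\in A_2:\sigma(0)=3\}$ has modulus $4$, but not $3$: the point with value $3$ at $0$ and $\infty$ elsewhere is in $s$, and cutting it off at $3$ gives $p\notin s$.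

*Moduli exist.* If $s=\emptyset$ or $s=A_m$, every $c$ is a modulus. Otherwise use the max-metric on $A_m=(\omega+1)^m$ induced by $|\frac1{i+1}-\frac1{j+1}|$ (with $\frac1{\infty+1}=0$). The distance from $\sigma$ to $\sigma\wedge c$ is at most $\frac1{c+1}$, and the disjoint compact sets $s$ and $A_m\setminus s$ have positive distance, so every large $c$ is a modulus. *Any $c'\ge c$ is again a modulus*, since $(\sigma\wedge c')\wedge c=\sigma\wedge c$, so that $\sigma\wedge c'\in s\Leftrightarrow\sigma\wedge c\in s\Leftrightarrow\sigma\in s$.

Let $\delta_i\in X$ be given by $\delta_i(i)=0$ and $\delta_i(k)=\infty$ for $k\ne i$. Note that $\delta_i\notin A_m$ for $i\ge m$. For $m<c$ and $s$ clopen in $A_m$ with $p\notin s$ and modulus $c$, let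
$$O(m,c,s)=\{f\in C(X): f>f(p)+1\text{ on }s\cup\{\delta_i:m\le i<c\},\ \ f<f(p)+1\text{ on }A_m\setminus s\},$$
and let $G_N=\bigcup\{O(m,c,s):m>N\}$. The set $O(m,c,s)$ is open in $C_k(X)$: the sets $s\cup\{\delta_i:m\le i<c\}$, $A_m\setminus s$ and $\{p\}$ are compact, so the inequalities hold with a positive margin that survives small uniform changes on these sets. So $G_N$ is open.

**$G_N$ is dense.** Let $f_0\in C(X)$, $C$ compact, $\varepsilon>0$. By Lemma 5 choose $m>N$ with $C\subseteq A_m$. As $A_m$ is compact and zero-dimensional, there is a locally constant, finitely valued $g$ on $A_m$ with $|g-f_0|<\varepsilon$. By slightly changing values of $g$ other than $g(p)$, we may assume that $g$ never takes the value $g(p)+1$. Let $s=\{\sigma\in A_m:g(\sigma)>g(p)+1\}$, which is clopen in $A_m$ and omits $p$, and let $c>m$ be a modulus of $s$. Put $g(\delta_i)=g(p)+2$ for $m\le i<c$. These finitely many points lie outside the compact set $A_m$, so $g$ is continuous on the compact set $A_m\cup\{\delta_i:m\le i<c\}$ and extends to some $f\in C(X)$ by (F2). Then $f\in O(m,c,s)\subseteq G_N$ and $|f-f_0|<\varepsilon$ on $C$. $\square$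

## 10. The intersection of the sets $G_N$ is empty

**Step 1: translation into a clopen set.** This step replaces a function in $\bigcap_NG_N$ by a clopen set. Suppose $f\in\bigcap_NG_N$. Then there are triples $(m,c,s)$ with $m$ arbitrarily large and $f\in O(m,c,s)$; call them *witnesses*. For each witness, $f\ne f(p)+1$ on $A_m$. Since $X=\bigcup_mA_m$ and $m$ can be taken arbitrarily large, $f\ne f(p)+1$ on $X$. So $U=\{f>f(p)+1\}$ is clopen in $X$, $p\notin U$, and every witness satisfies
$$U\cap A_m=s\ \text{ has modulus }c,\qquad \delta_i\in U\ \ (m\le i<c),\qquad m<c. \tag{4}$$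
Since $X\setminus U$ is a neighborhood of $p$, there are $n,b,S$ with
$$U\subseteq F_{n,b}\cup\bigcup_{\beta\in S}W^\beta. \tag{5}$$
Among all $(n,b,S)$ with (5) choose one with $|S|$ minimal, and put $D=\bigcup_{\beta\in S}D_\beta$.

**Step 2: the high points force $[m,c)\subseteq D$.** This step turns the condition on the $\delta_i$ into a condition on $D$. Consider a witness with $m>n$, and $m\le i<c$. As $\delta_i$ is $\infty$ on coordinates $<n$, $\delta_i\notin F_{n,b}$. So by (5) $\delta_i\in W^\beta_J$ for some $\beta\in S$ and some component $J$ of $D_\beta$. Some $k\in J$ has $\delta_i(k)<b_J$, and $i$ is the only coordinate where $\delta_i$ is finite, so $i=k\in J\subseteq D_\beta$. Since $[m,c)\neq\emptyset$ and such witnesses exist, $S\ne\emptyset$ and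
$$[m,c)\subseteq D\quad\text{for every witness with }m>n. \tag{6}$$

So $c$ may not exceed the next point outside $D$. The remaining task is to show that $c$ must be larger than that.

*The mechanism when $S=\{\alpha\}$.* Let $x\in U\setminus F_{n,b}$ (any $\delta_i$ from Step 2 will do), and take a witness with $m$ far to the right. Let $k$ be the last point below $m$ outside $D_\alpha$, so that $x(k)=\infty$. If $c<h_\alpha(k)$, change the value of $x$ at $k$ to some $j$ with $c\le j<h_\alpha(k)$. The modulus $c$ does not notice, so the new point $y$ is in $U$. But $y$ is not in $F_{n,b}$. Nor is $y$ in $W^\alpha$: its small coordinates other than $k$ are far to the left, so the component in question ends before $k$, and the second clause in the definition of $W^\alpha_J$ is violated at $k$. So $c\ge h_\alpha(k)>e_{\{\alpha\}}(k)$. Now $e_{\{\alpha\}}(k)$ is the first point after $k$ outside $D_\alpha$, and it is $\ge m$. So it is in $[m,c)$, contradicting (6). For larger $S$, the new value $j$ must also keep $y$ out of the other $W^\beta$. That is why $h_\alpha$ outgrows all $e_S$ with $\max S=\alpha$, and why we took $|S|$ minimal.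

**Step 3: choice of $x$, $k$ and the witness.** This step fixes a point of $U$ that only $W^\alpha$ can cover, and a witness far beyond it. Let $\alpha=\max S$. By minimality of $|S|$, (5) fails for $(n,b,S\setminus\{\alpha\})$, so there is
$$x\in U\setminus\Big(F_{n,b}\cup\bigcup_{\beta\in S\setminus\{\alpha\}}W^\beta\Big).$$
Fix $m_0\ge n$ with $x\in A_{m_0}$. By (h2) fix $k_0\ge m_0$ with $h_\alpha(k)>e_S(k)$ for all $k\ge k_0$. As $\omega\setminus D_\alpha$ is infinite and there are witnesses with arbitrarily large $m$, we can take a witness $(m,c,s)$ with $m>n$ such that
$$k:=\max\{k'<m:k'\notin D_\alpha\}\ge k_0 .$$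

**Step 4: $c\ge h_\alpha(k)$.** This step shows that the modulus is large. Suppose $c<h_\alpha(k)$. Let $j=\max(c,e_S(k))$; then $j<h_\alpha(k)$, because $k\ge k_0$. As $k\ge m_0$, $x(k)=\infty$. Let $y$ agree with $x$ except that $y(k)=j$. Since $m_0\le k<m$, both $x$ and $y$ are in $A_m$. Since $j\ge c$, $y\wedge c=x\wedge c$. As $x\in U\cap A_m=s$ and $c$ is a modulus of $s$, we get $y\in s\subseteq U$. But $y$ is in none of the sets on the right of (5):

- $y\notin F_{n,b}$, because $x\notin F_{n,b}$ and $y=x$ on coordinates $<n\le m_0\le k$.
- Let $\beta\in S$, $\beta<\alpha$, and suppose $y\in W^\beta_J$. Since $x\ge y$ pointwise, $x(i)\ge h_\beta(i)$ for all $i\ge b_J$. As $x\notin W^\beta_J$, no $i\in J$ has $x(i)<b_J$. Some $i\in J$ has $y(i)<b_J$, and this $i$ must be $k$. Thus $k\in J$ and $j<b_J=e_{\{\beta\}}(k)\le e_S(k)\le j$, a contradiction.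
- Suppose $y\in W^\alpha_J$. As $k\notin D_\alpha$, $k\notin J$. Some $i\in J$ has $y(i)<b_J$. Since $i\ne k$, $x(i)=y(i)<\infty$, so $i<m_0\le k$. As $J$ is an interval containing $i<k$ but not $k$, $b_J\le k$. Hence $j=y(k)\ge h_\alpha(k)$, a contradiction.

This contradicts (5). So $c\ge h_\alpha(k)$.

**Step 5: the contradiction.** This step compares Steps 2 and 4. We have $c\ge h_\alpha(k)>e_S(k)$. By definition $e_S(k)>k$ and $e_S(k)\notin D\supseteq D_\alpha$. Every $i$ with $k<i<m$ lies in $D_\alpha$, by the choice of $k$. So $e_S(k)\ge m$, that is, $e_S(k)\in[m,c)\subseteq D$ by (6), contradicting $e_S(k)\notin D$.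

Hence $\bigcap_NG_N=\emptyset$. With Lemmas 3 and 5 and Sections 8 and 9, Theorem 1 is proved. $\blacksquare$

In terms of Section 4: if the attempt is run on this $X$ with these sets $G_N$, the limit $f$ is never in $C(X)$. It is continuous on every $A_m$. At points $x\ne p$ it is even continuous on $X$, because for an open $I\ni f(x)$ the set $f^{-1}(I)\setminus\{p\}$ is $Z$-open and omits $p$, so it is open. So continuity fails precisely at $p$.

## 11. The game version of the Moving Off Property

One might hope that a strategic form of the MOP is strong enough for Baireness. Theorem 2(i) says that it is no stronger than the MOP.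

**Proof of Theorem 2(i), no winning strategy for $L$ implies the MOP.** We show the contrapositive. If a moving off $\mathcal K$ has no infinite subcollection with a discrete open expansion, $L$ always answers with a member of $\mathcal K$ disjoint from $K_n$. If some resulting $(L_n)$ had a discrete indexed open expansion, the $L_n$ would be nonempty and pairwise disjoint, hence infinitely many distinct members of $\mathcal K$, a contradiction. So this strategy wins.

**Proof of Theorem 2(i), the MOP implies that $L$ has no winning strategy.** Let $X$ have the MOP, and suppose $\theta$ is a winning strategy for $L$.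

**Step 1: a countable tree of plays.** The aim is to reduce to countably many positions. For each finite sequence $\kappa$ of $K$-moves, $\{\theta(\kappa^\frown C):C\text{ compact}\}$ is moving off, since $\theta(\kappa^\frown C)\cap C=\emptyset$. By the MOP there are compact $C_{\kappa,0},C_{\kappa,1},\dots$ such that the sets $\theta(\kappa^\frown C_{\kappa,n})$ $(n\in\omega)$ are distinct and have a discrete open expansion. By (F1) a given compact set meets only finitely many of them. For $s\in\omega^{<\omega}$ define
$$\kappa_\emptyset=\emptyset,\qquad \kappa_{s^\frown n}=\kappa_s{}^\frown C_{\kappa_s,n},\qquad L_{s^\frown n}=\theta(\kappa_{s^\frown n}).$$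
Enumerate $\omega^{<\omega}=\{s_0,s_1,\dots\}$.

**Step 2: one moving off collection for the whole tree.** The aim is to apply the MOP once for all positions. As in Proposition 2, there are distinct points $d_0,d_1,\dots$ with a discrete open expansion. Let
$$M_{k,n}=\{d_k\}\cup\bigcup_{j\le k}L_{s_j{}^\frown n}\qquad(k,n\in\omega).$$
These compact sets form a moving off collection: given a compact $C$, take $k$ with $d_k\notin C$, then $n$ so large that $C$ misses $L_{s_j{}^\frown n}$ for all $j\le k$. By the MOP there are infinitely many distinct $M_{k_i,n_i}$ $(i\ge1)$ with a discrete open expansion $(U_i)$. They are pairwise disjoint and $d_{k_i}\in M_{k_i,n_i}$, so the $k_i$ are distinct. Passing to a subsequence, we may assume $k_1<k_2<\cdots$.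

**Step 3: a branch that $K$ wins.** The aim is to thread these sets by a single play. Let $t_0=\emptyset$ and $i_0=0$. Given $t_r=s_j$, pick $i_{r+1}>i_r$ with $k_{i_{r+1}}\ge j$, and put $t_{r+1}=t_r{}^\frown n_{i_{r+1}}$. Since $j\le k_{i_{r+1}}$,
$$L_{t_{r+1}}\subseteq M_{k_{i_{r+1}},n_{i_{r+1}}}\subseteq U_{i_{r+1}} .$$
The play in which $L$'s answers are $L_{t_1},L_{t_2},\dots$ is consistent with $\theta$, and $(U_{i_{r+1}})_r$ is a discrete open expansion, the indices being distinct. So $K$ wins this play, a contradiction. $\square$

The space of Theorem 1 is not compact, since by Lemma 5 it would otherwise be some $A_m$. So on it $L$ has no winning strategy, although $C_k(X)$ is not Baire.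

## 12. Metrizability and two-valued functions

**Proof of Theorem 2(iii), $C_k(X)$ is separable metrizable.** By Lemma 5, as in the proof of Proposition 1, $f\mapsto(f|_{A_m})_m$ embeds $C_k(X)$ into $\prod_mC(A_m)$. (Only the description of the image used (k).) By Lemma 3 each $A_m$ is compact metrizable, so each $C(A_m)$ is a separable Banach space. The countable product is separable metrizable, and so is each of its subspaces.

**Proof of Theorem 2(iii), $C_k(X,\{0,1\})$ is meager in itself.** Here $C_k(X,\{0,1\})$ has the compact-open topology. For the same triples $(m,c,s)$ as in Section 9 put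
$$O'(m,c,s)=\{f\in C(X,\{0,1\}): f\ne f(p)\text{ on }s\cup\{\delta_i:m\le i<c\},\ f=f(p)\text{ on }A_m\setminus s\}$$
and $G'_N=\bigcup\{O'(m,c,s):m>N\}$. The sets $O'(m,c,s)$ are open, since the values on the compact sets $s\cup\{\delta_i:m\le i<c\}$, $A_m\setminus s$ and $\{p\}$ are prescribed, for each of the two values of $f(p)$.

*Density.* Let $f_0\in C(X,\{0,1\})$ and a compact $C$ be given; we need $f\in G'_N$ with $f=f_0$ on $C$. Take $m>N$ with $C\subseteq A_m$, let $s=\{\sigma\in A_m:f_0(\sigma)\ne f_0(p)\}$, which is clopen in $A_m$ and omits $p$, and take a modulus $c>m$ of $s$. The compact sets $s\cup\{\delta_i:m\le i<c\}$ and $A_m\setminus s$ are disjoint. In a zero-dimensional Hausdorff space disjoint compact sets are separated by a clopen set. So there is $f\in C(X,\{0,1\})$ with value $1-f_0(p)$ on the first and $f_0(p)$ on the second. Then $f=f_0$ on $A_m\supseteq C$, and $f\in O'(m,c,s)\subseteq G'_N$.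

*Empty intersection.* Suppose $f\in\bigcap_NG'_N$. Then $U=\{f\ne f(p)\}$ is clopen, $p\notin U$, and there are triples $(m,c,s)$ with $m$ arbitrarily large and $f\in O'(m,c,s)$, all of which satisfy (4). From (4) on, Section 10 uses only these facts about $U$ and the witnesses, and it ends in a contradiction. So $\bigcap_NG'_N=\emptyset$, and $C_k(X,\{0,1\})$ is the union of the closed nowhere dense sets $C_k(X,\{0,1\})\setminus G'_N$. $\square$
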